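# No finitary axiomatization for arbitrary public announcement logic with two or more agents

## 1. Two chains of worlds and a formula that separates them

Take two agents, $a$ and $b$, and let the worlds be $0,1,2,\dots$. Agent $a$ cannot tell $2k$ from $2k+1$. Agent $b$ cannot tell $2k+1$ from $2k+2$, so world $0$ is alone for $b$. The variable $q$ is true at the odd worlds and $p$ is true only at $0$. Call this model $\mathrm{Ch}(\mathbb N)$. Let $\mathrm{Ch}(\mathbb Z)$ be the same pattern on all integers: $2k\sim_a2k+1$, $2k+1\sim_b2k+2$, $q$ true at the odd worlds, $p$ true nowhere.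

We write $K_i\phi$ for "agent $i$ knows $\phi$" (true at $w$ if $\phi$ is true at all worlds that $i$ cannot tell from $w$) and $\widehat K_i=\neg K_i\neg$. Publicly announcing $\chi$ deletes the worlds where $\chi$ is false. Which sets of worlds can be deleted?

In $\mathrm{Ch}(\mathbb N)$ every single world can be named. Put
$$\varphi_0=p,\qquad \varphi_{2k+1}=q\wedge\widehat K_a\varphi_{2k},\qquad \varphi_{2k+2}=\neg q\wedge\widehat K_b\varphi_{2k+1}.$$
If $\varphi_{2k}$ is true only at $2k$, then $\widehat K_a\varphi_{2k}$ is true on $\{2k,2k+1\}$, and $q$ selects $2k+1$. If $\varphi_{2k+1}$ is true only at $2k+1$, then $\widehat K_b\varphi_{2k+1}$ is true on $\{2k+1,2k+2\}$, and $\neg q$ selects $2k+2$. So $\varphi_n$ is true exactly at $n$.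

In $\mathrm{Ch}(\mathbb Z)$ the shift $n\mapsto n+2$ is an automorphism. So an announcement keeps all even worlds or none, and all odd worlds or none.

Write $\Diamond\phi$ for "after some truthful announcement, $\phi$", and consider
$$s=\neg q\wedge\Diamond\widehat K_a(q\wedge K_bq).$$
At world $2k$ it says that some announcement keeps me and my $a$-neighbor $2k+1$ but removes $2k+2$. In $\mathrm{Ch}(\mathbb N)$, $s$ is true at every even world: announce $\neg\varphi_{2k+2}$. In $\mathrm{Ch}(\mathbb Z)$ it is false everywhere: an announcement that keeps $2k$ keeps $2k+2$, so if $2k+1$ survives, it still has a $b$-neighbor satisfying $\neg q$.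

So $s$, which does not mention $p$, recognizes the even worlds at finite distance from an origin. A formula without announcements and of modal depth $d$ cannot do this. It inspects only worlds within $d$ steps, so it has the same value at every even $2k>d$ of $\mathrm{Ch}(\mathbb N)$ as at an even world of $\mathrm{Ch}(\mathbb Z)$.

The operator $\Diamond$ can thus feel the difference between "finitely far" and "not finitely far". Proofs are finite objects. Can a proof system whose rules have finitely many premises capture exactly the valid formulas of a logic with such an operator?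

## 2. The logic APAL and what a finitary axiomatization is

Fix a countably infinite set $Var$ of variables and a finite set $A$ of agents. The question is about $|A|\ge2$; the case $|A|=1$ is treated in Section 3 for comparison.

**Definition (arbitrary public announcement logic).** The language of $\mathsf{APAL}$ (Balbiani, Baltag, van Ditmarsch, Herzig, Hoshi, de Lima) is
$$\phi::=p\mid\neg\phi\mid(\phi\wedge\phi)\mid K_a\phi\mid[\phi]\phi\mid\Box\phi,\qquad p\in Var,\ a\in A,$$
with $\langle\chi\rangle\phi:=\neg[\chi]\neg\phi$, $\Diamond\phi:=\neg\Box\neg\phi$, $\widehat K_a\phi:=\neg K_a\neg\phi$. The set of variables of $\phi$ is $Var(\phi)$. Formulas without $\Box$ are called PAL formulas; PAL formulas without announcements are called epistemic. A model is $M=(W,\{\sim_a\}_{a\in A},V)$ with each $\sim_a$ an equivalence relation on $W$. The Boolean clauses are the usual ones, and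

- $M,w\vDash K_a\phi$ iff $M,v\vDash\phi$ for all $v\sim_aw$;
- $M,w\vDash[\chi]\phi$ iff $M,w\vDash\chi$ implies $M|\chi,w\vDash\phi$, where $M|\chi$ is the restriction of $M$ to the worlds where $\chi$ is true;
- $M,w\vDash\Box\phi$ iff $M,w\vDash[\chi]\phi$ for every PAL formula $\chi$.

A formula is valid if it is true at every world of every model.

So $M,w\vDash\Box\psi$ iff $M|\chi,w\vDash\psi$ for all PAL $\chi$ true at $w$. We use two identities all the time: $M|\chi_1|\chi_2=M|\langle\chi_1\rangle\chi_2$, and for $w\in M|\chi$, $M|\chi,w\vDash\psi$ iff $M,w\vDash\langle\chi\rangle\psi$. We also use two textbook facts. PAL formulas are invariant under bisimulation. And, by Plaza's reduction, every PAL formula is equivalent on all these models to an epistemic formula. A bisimulation is a relation $Z$ between worlds such that related worlds satisfy the same variables and, for each agent $i$, whenever $wZw'$ and $w\sim_iv$ there is $v'\sim_iw'$ with $vZv'$, and conversely.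

**Definition (finitary axiomatization).** It consists of a decidable set $\mathcal A$ of formulas (axioms) and a decidable set $\mathcal R$ of rule instances. Each rule instance is a pair $(\{\phi_1,\dots,\phi_n\},\psi)$ with finitely many premises and a conclusion. The least set of formulas that contains $\mathcal A$ and is closed under $\mathcal R$ must be exactly the set of valid formulas.

Decidable side conditions, such as freshness of a variable, are thus allowed. Consider a natural attempt. Half of the meaning of $\Box$ is given by the valid formulas $\Box\phi\to[\chi]\phi$, $\chi$ a PAL formula. The other half says "if $[\chi]\phi$ for all $\chi$, then $\Box\phi$", which looks like a rule with infinitely many premises. One would replace "all $\chi$" by a single generic announcement, a fresh variable $q$: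

> from $\langle\chi\rangle\langle q\rangle\phi\to\psi$ infer $\langle\chi\rangle\Diamond\phi\to\psi$, where $q\notin Var(\psi)\cup Var(\phi)\cup Var(\chi)$.

To justify it, suppose the conclusion fails at $M,w$. There is a PAL formula $\eta$ with $M|\chi|\eta,w\vDash\phi$. Rename variables so that $q$ is unused, and reinterpret $q$ as the set of worlds of $M|\chi$ where $\eta$ holds. The premise then fails at $w$, provided that $\chi,\phi,\psi$ kept their truth values. They do not contain $q$, but they may contain $\Box$, and $\Box$ ranges over announcements that mention $q$. If $\langle\chi\rangle\eta$ is a PAL formula, the new $q$ makes no new set definable. If $\chi$ contains $\Box$, it may. In the disjoint union of $\mathrm{Ch}(\mathbb N)$ and $\mathrm{Ch}(\mathbb Z)$, the formula $s$ is true exactly at the even worlds of $\mathrm{Ch}(\mathbb N)$, by the arguments of Section 1. No PAL formula defines that set: it would be equivalent to an epistemic formula of some depth $d$, which cannot separate a large even world of $\mathrm{Ch}(\mathbb N)$ from $0\in\mathrm{Ch}(\mathbb Z)$. This is the point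 where the justification stops, and the rule itself fails: Kuijer showed that it does not preserve validity.

Our question is whether, for a fixed finite $A$ with $|A|\ge2$, any finitary axiomatization exists. The answer is no.

## 3. One agent: the box quantifies over subsets of a finite set

**Lemma 1.** For $|A|=1$ validity in $\mathsf{APAL}$ is decidable, and $\mathsf{APAL}$ has a finitary axiomatization.

*Proof.* Let $K$ be the only knowledge operator, $\varphi$ a formula and $P=Var(\varphi)$. Truth at a world depends only on its equivalence class, so we may assume that $W$ is one class. Let $X$ be the set of truth assignments to $P$ realized in $W$, and $x\in X$ the one realized at $w$. We show by induction on subformulas of $\varphi$ that truth at $w$ depends only on $(X,x)$. Variables, Booleans and $K$ are clear. For $[\chi]\psi$: the truth of $\chi$ at a world depends only on $X$ and its assignment, so restricting to $\chi$ leaves exactly the assignments $\{y\in X:\chi\text{ true at }(X,y)\}$. For $\Box\psi$: every announcement true at $w$, possibly using variables outside $P$, leads to a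 model with pair $(X',x)$ for some $X'$ with $x\in X'\subseteq X$. Every such $X'$ is obtained by announcing the disjunction of the characteristic formulas of the assignments in $X'$. So $\Box\psi$ holds at $(X,x)$ iff $\psi$ holds at $(X',x)$ for all $X'$ with $x\in X'\subseteq X$.

There are finitely many pairs $(X,x)$, all realizable, so validity is decidable. Take $\mathcal A$ to be the set of valid formulas and $\mathcal R=\emptyset$. $\square$

For example, $p\wedge\neg Kp\to\Diamond Kp$ is valid. The antecedent holds only at $X=\{p,\neg p\}$, $x=p$, and $X'=\{p\}$ makes $Kp$ true. With two agents, $\mathrm{Ch}(\mathbb N)$ already has infinitely many pairwise different announcements over two variables, and this kind of finite check is gone.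

## 4. The theorems, and why complexity settles the question

Recall that $X\subseteq\mathbb N$ is $\Sigma^1_1$ if $n\in X\Leftrightarrow\exists Y\subseteq\mathbb N\ \theta(n,Y)$ with $\theta$ arithmetical (quantifiers over numbers only). Complements of $\Sigma^1_1$ sets are $\Pi^1_1$; sets that are both are hyperarithmetical. R.e. sets are arithmetical, hence $\Sigma^1_1$. A set $Y$ is $\Gamma$-hard if for every $X\in\Gamma$ there is a computable $f$ with $n\in X\Leftrightarrow f(n)\in Y$. The class $\Sigma^1_1$ is closed under preimages by computable functions, and some $\Pi^1_1$ set is not $\Sigma^1_1$. Hence a $\Pi^1_1$-hard set is not $\Sigma^1_1$; in particular it is neither r.e. nor hyperarithmetical.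

**Theorem 2.** Let $2\le|A|<\omega$. The set of satisfiable $\mathsf{APAL}$-formulas is $\Sigma^1_1$-hard under computable many-one reductions; hence the set of valid formulas is $\Pi^1_1$-hard.

The second part follows from the first: if $f$ reduces the complement of a $\Pi^1_1$ set $X$ to satisfiability, then $n\in X$ iff $\neg f(n)$ is valid.

**Corollary 3.** For $2\le|A|<\omega$, $\mathsf{APAL}$ has no finitary axiomatization.

*Proof from Theorem 2.* A derivation is a finite list of formulas, each an axiom or the conclusion of a rule instance whose premises form a set of earlier lines. For each line there are finitely many candidate premise sets, so for decidable $\mathcal A,\mathcal R$ it is decidable whether a list is a derivation. The theorems are the last members of derivations, so they form an r.e. set. By Theorem 2 the set of valid formulas is not r.e. $\square$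

**Theorem 4.** For $2\le|A|<\omega$, validity in $\mathsf{APAL}$ is $\Pi^1_1$-complete. For $|A|=1$ validity is decidable. Hence for finite nonempty $A$, $\mathsf{APAL}$ has a finitary axiomatization iff $|A|=1$. For $|A|\ge2$ there is none even if $\mathcal A,\mathcal R$ are only required to be hyperarithmetical.

The last sentence follows from Theorem 2: for hyperarithmetical $\mathcal A,\mathcal R$ the theorems are r.e. in a hyperarithmetical set, hence hyperarithmetical. The one-agent part is Lemma 1. The upper bound is proved in Section 11. Sections 5 to 10 prove Theorem 2.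

## 5. Tilings in which every column contains a special tile

Harel (*J. ACM* 33 (1986) 224–248) shows that the recurring tiling problem is $\Sigma^1_1$-complete: given a finite tile set with horizontal and vertical matching relations and a tile $t^*$, is there a tiling of $\mathbb N\times\mathbb N$ in which $t^*$ occurs infinitely often in the first column? (The version with "first row" is the same problem transposed.) "Infinitely often" is awkward to express, so we trade it for "at least once in every column".

**Definition (instances).** An instance is $(\mathcal T,Hor,Ver,B,O,F)$ with $\mathcal T$ finite, $Hor,Ver\subseteq\mathcal T^2$, and $B,O,F\subseteq\mathcal T$. It is positive if there is $\tau:\mathbb N^2\to\mathcal T$ with $(\tau(i,j),\tau(i+1,j))\in Hor$, $(\tau(i,j),\tau(i,j+1))\in Ver$, $\tau(0,j)\in B$, $\tau(0,0)\in O$ for all $i,j$, and $\forall i\,\exists j\ \tau(i,j)\in F$.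

For instance, with $\mathcal T=\{0,1\}$, $Hor=Ver=\mathcal T^2$, $B=O=\mathcal T$, $F=\{1\}$, the constant tiling $1$ is a solution. With $F=\emptyset$ the instance is not positive.

**Lemma 5.** The set of positive instances is $\Sigma^1_1$-hard.

*Proof.* Given a recurring instance $(\mathcal T,Hor,Ver,t^*)$, put $\mathcal T'=\mathcal T\times\{<,=,>\}\times\{0,1\}$. The second component is meant to compare the coordinates $i$ and $j$; the third carries the bit $[\tau(0,j)=t^*]$ along row $j$.

- $Hor'$: first components in $Hor$, equal third components, second components in $\{(<,<),(<,=),(=,>),(>,>)\}$.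
- $Ver'$: first components in $Ver$, second components in $\{(>,>),(>,=),(=,<),(<,<)\}$.
- $B'$: third component is $1$ iff the first is $t^*$, and second component in $\{=,<\}$. $O'$: second component is $=$. $F'$: second component in $\{=,<\}$ and third component $1$.

If $\tau$ is a recurring tiling, then $(\tau(i,j),\mathrm{cmp}(i,j),[\tau(0,j)=t^*])$ is a solution. The listed pairs are exactly those that occur when $\mathrm{cmp}(i,j)\in\{<,=,>\}$ compares $i$ with $j$. For $F'$ in column $i$, take $j\ge i$ with $\tau(0,j)=t^*$.

Conversely let $\tau'$ be a solution with first component $\tau$ and second component $c$. We show $c=\mathrm{cmp}$ by induction on columns. In column $0$, $c(0,0)$ is $=$ by $O'$, and $Ver'$ gives $<$ above it. Let column $i$ be correct. For $j\le i$, $c(i,j)$ is $>$ or $=$, and $Hor'$ makes $c(i+1,j)$ equal to $>$. For $j>i$, $c(i,j)$ is $<$ and $c(i+1,j)\in\{<,=\}$. As $c(i+1,i)$ is $>$, $Ver'$ gives $c(i+1,i+1)\in\{>,=\}$, so it is $=$; above it $Ver'$ forces $<$. So column $i+1$ is correct. The third component is constant along rows, so it equals $[\tau(0,j)=t^*]$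 by $B'$. An $F'$-tile in column $i$ therefore yields some $j\ge i$ with $\tau(0,j)=t^*$. As $i$ is arbitrary, $\tau$ is recurring. $\square$

From now on an instance is fixed. We build an $\mathsf{APAL}$-formula $\Phi$, computably from the instance, such that $\Phi$ is satisfiable iff the instance is positive.

## 6. The ladder: numbers as $b$-classes

Fix distinct $a,b\in A$ and let $J=A\setminus\{a,b\}$ (possibly empty).

**Definition (types).** Let
$$\Sigma=\{d_0,d_1,\kappa,\zeta,\lambda,\ell_1,\ell_2,s_+,s_-,p_0,p_1,m_1,m_2,\mu,\nu\}\cup\{c_t:t\in\mathcal T\}.$$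
Take distinct variables $x_\sigma$ ($\sigma\in\Sigma$) and let $\sigma$ also abbreviate $x_\sigma\wedge\bigwedge_{\sigma'\ne\sigma}\neg x_{\sigma'}$. A $\sigma$-world is a world satisfying this formula. For $X\subseteq\mathcal T$ let $c_X=\bigvee_{t\in X}c_t$, and $c=c_{\mathcal T}$. Put
$$D=d_0\vee d_1,\quad mk=m_1\vee m_2\vee\mu,\quad\delta=D\vee mk\vee p_0\vee p_1,\quad\delta_g=D\vee mk\vee p_g,\quad\delta^\sigma=\delta\wedge\neg\sigma.$$

Types are mutually exclusive Boolean formulas, so announcements do not change the type of a world. Empty conjunctions are $\top$.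

**Definition ($b$-closed).** A formula is $b$-closed if it is a Boolean combination of formulas $K_b\psi$ ($\top$ included). Its value is constant on each $b$-class, so we write $V\vDash\theta$ for a $b$-class $V$, and $M',V\vDash\theta$ for its value on $V\cap M'$ in a submodel $M'$ meeting $V$.

In $\mathrm{Ch}(\mathbb N)$, $\widehat K_b\varphi_1$ is $b$-closed and true exactly on the class $\{1,2\}$. The formula $\widehat K_ap$ is not $b$-closed, and it is true at $1$ but false at $2$.

**Marker principle.** Let $\theta$ be a $b$-closed PAL formula and $\sigma$ a type. In $M|(\sigma\to\theta)$ exactly the $\sigma$-worlds in $b$-classes refuting $\theta$ are removed. So for a world $z$ not of type $\sigma$: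
$$M|(\sigma\to\theta),z\vDash\widehat K_b\sigma\quad\text{iff}\quad[z]_b\text{ contains a }\sigma\text{-world and }[z]_b\vDash\theta\text{ in }M.\tag{1}$$

Indeed $\sigma\to\theta$ fails exactly at the $\sigma$-worlds where $\theta$ fails, and $\theta$ is constant on $b$-classes. Announcements thus turn definable properties of $b$-classes into presence of a marker, and $\Box$ quantifies over such markings.

**The ladder $\mathcal L$.** Its $b$-classes are $B_0,B_1,\dots$. The class $B_n$ contains a core $\bar d_n$ of type $d_{n\bmod2}$; one world each of types $m_1,m_2,\mu$; a world $p^{dn}_n$ of type $p_{(n+1)\bmod2}$; for $n\ge1$ a world $p^{up}_n$ of type $p_{n\bmod2}$; and for $n=0$ a $\zeta$-world. All cores form one $a$-class, $\{p^{dn}_n,p^{up}_{n+1}\}$ is an $a$-class for each $n$, and all other $a$-classes are singletons. For $j\in J$, $\sim_j$ is the identity. So $B_n$ and $B_{n+1}$ are joined by a rung of type $p_{(n+1)\bmod2}$. The $p_1$-rungs join $B_0B_1$, $B_2B_3,\dots$; the $p_0$-rungs join $B_1B_2$, $B_3B_4,\dots$. "Up" means toward $B_0$.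

For $b$-closed $\theta$, with $h$ ranging over $\{0,1\}$, put
$$Up(\theta)=\bigvee_h\big(\widehat K_bd_h\wedge\widehat K_b(p_h\wedge\widehat K_a(p_h\wedge\widehat K_bd_{1-h}\wedge\theta))\big),$$
$$Dn(\theta)=\bigvee_h\big(\widehat K_bd_h\wedge\widehat K_b(p_{1-h}\wedge\widehat K_a(p_{1-h}\wedge\widehat K_bd_{1-h}\wedge\theta))\big).$$
Both are $b$-closed. On $\mathcal L$, $Up(\theta)$ holds on $B_n$ iff $n\ge1$ and $\theta$ holds on $B_{n-1}$: the disjunct is $h=n\bmod2$, and the only $p_h$-world of $B_n$ is $p^{up}_n$. Define
$$R_0=\widehat K_b\zeta,\qquad R_{n+1}=Up(R_n).$$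
On $\mathcal L$, $R_n$ holds exactly on $B_n$. Announcing $\mu\to R_1$ leaves the marker $\mu$ only in $B_1$.

**The first attempt and where it stops.** In an arbitrary model one would require that each class has a $\zeta$-world or an up-neighbor, and use markers to say that all up-neighbors of a class agree on all definable properties: no announcement makes $Up(\widehat K_b\mu)\wedge Up(K_b\neg\mu)$ true. Then each class has at most one rank $n$ with $R_n$. But nothing makes the rank exist. Let $\mathcal L^+$ be $\mathcal L$ together with classes $B^*_z$ ($z\in\mathbb Z$) built in the same way, each with both $p^{up}$ and $p^{dn}$, no $\zeta$-world, and all cores in the one $a$-class of cores. Each $B^*_z$ has exactly one up-neighbor, $B^*_{z-1}$, so both requirements hold. Yet no $R_n$ holds on $B^*_z$: $R_0$ fails there, and then inductively so does each $R_{n+1}=Up(R_n)$. In a coding of tilings, the tile from $F$ could hide at such a rank, and "every column meets $F$" would mean nothing.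

**What gets past it.** The formula $s$ of Section 1 suggests what to require of every class without $R_0$ or $R_1$:
$$\langle\delta\rangle\Diamond\big(\widehat K_b\mu\wedge Up(Up(K_b\neg\mu))\big),$$
that is, some announcement in $M|\delta$ separates the class from one that lies two up-steps away. In $\mathcal L^+$ this fails on $B^*_z$. The identity together with all pairs (world of $B^*_z$, corresponding world of $B^*_{z-2}$) is a bisimulation of $\mathcal L^+|\delta$. It respects rungs, and a core is $a$-related to every core, so an $a$-step between cores is answered by the same core and the identity. Hence the $\mu$-worlds of $B^*_z$ and $B^*_{z-2}$ satisfy the same announcements and survive together.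

In an arbitrary model, however, extra variables could separate classes of infinite rank, and the requirement would be met for the wrong reason. We need a condition that makes classes of infinite rank and equal parity inseparable. We cannot demand that all classes of equal parity be inseparable in $M|\delta$, since in $\mathcal L$ they are separated by $Up$-formulas. The key is to cut the ladder. In $\mathcal L|\delta_1$ only the $p_1$-rungs remain, the ladder falls apart into pairs, and all classes of equal parity look the same. In $\mathcal L|\delta_0$ the same holds except for $B_0$, which has no $p_0$-world. So we may demand inseparability in $M|\delta_0$ and in $M|\delta_1$ separately. Lemma 13 will glue the two pieces of information: in $M|\delta$ the PAL-theory of a class depends only on its rank, where "infinite of parity $h$" is one single rank. Then $V$ and the class two steps up, both of rank $\infty_h$, cannot be separated, and the requirement above excludes infinite rank.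

## 7. Cells, and the model of a tiling

Let $\tau$ be a solution and $e:\mathbb N\to\mathbb N^2$ a bijection with $e(0)=(0,0)$. The ladder supplies both coordinates. The cell $(i,j)$ becomes a further $b$-class with one pointer to $B_i$ and one to $B_j$.

**Definition (the model $M_\tau$).** Every world has exactly one type (only its own $x_\sigma$ is true) and all other variables are false. The $b$-classes are:

- $B_n$ ($n\in\mathbb N$) as in the ladder, together with a world $\lambda_n$ of type $\lambda$;
- $B_{ij}$ ($i,j\in\mathbb N$): a core $\bar c_{ij}$ of type $c_{\tau(i,j)}$; worlds $\ell^1_{ij},\ell^2_{ij}$ of types $\ell_1,\ell_2$; a $\nu$-world; a world $s^+_{ij}$ of type $s_+$; and, if $(i,j)\ne(0,0)$, a world $s^-_{ij}$ of type $s_-$;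
- $\{\kappa_0\}$ with $\kappa_0$ of type $\kappa$.

The $a$-classes are $C$, consisting of all cores $\bar d_n,\bar c_{ij}$ and $\kappa_0$; $\{p^{up}_{n+1},p^{dn}_n\}$ for each $n$; $\{\lambda_n\}\cup\{\ell^1_{nj}\}_j\cup\{\ell^2_{in}\}_i$ for each $n$; $\{s^+_{e(k)},s^-_{e(k+1)}\}$ for each $k$; and singletons otherwise. For $j\in J$, $\sim_j$ is the identity. The evaluation point is $r=\bar d_0$.

The pointers are read by
$$\Pi_e(\theta)=\widehat K_b(\ell_e\wedge\widehat K_a(\lambda\wedge\widehat K_bD\wedge\theta))\quad(e=1,2).$$
In $M_\tau$, $\Pi_1(\theta)$ holds on $B_{ij}$ iff $\theta$ holds on $B_i$, and $\Pi_2(\theta)$ iff $\theta$ holds on $B_j$. The $s_\pm$-worlds string all cells on one thread $e(0),e(1),\dots$, read by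
$$N_+=\widehat K_b(s_+\wedge\widehat K_a(s_-\wedge\widehat K_bc)),\qquad N_-=\widehat K_b(s_-\wedge\widehat K_a(s_+\wedge\widehat K_bc)).$$
The thread guards against destructive announcements. $\Box$ also ranges over announcements that delete cells, and a statement $K_a(c\to\cdots)$ speaks only about surviving cells. A thread allows us to say "if one cell survives, so do its neighbors on the thread", hence all of them. All these formulas are $b$-closed.

## 8. The formula

$\Phi$ is the conjunction of (C0)–(C14). Here $[\delta_g]$, $[\delta]$ and $\langle\delta\rangle$ are announcements; large round brackets only group.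

**(C0)** $d_0\wedge\widehat K_b\zeta$.

**(C1)** $K_a(D\to S_k)$ for $k=1,\dots,7$, where $i$ ranges over $A\setminus\{b\}$ and $g,h\in\{0,1\}$:

- $S_1$: $\bigwedge_h(\widehat K_bd_h\to K_b(D\to d_h))$.
- $S_2$: $\widehat K_bm_1\wedge\widehat K_bm_2\wedge\widehat K_b\mu$.
- $S_3$: $\bigwedge_iK_b(\delta\to K_i(\delta\to\widehat K_bD))$.
- $S_4$: $\bigwedge_i\bigwedge_\rho K_b(\rho\to K_i(\delta\to\rho))$, $\rho\in\{D,p_0,p_1,m_1,m_2,\mu\}$.
- $S_5$: $\bigwedge_{g,h}(\widehat K_bd_h\to K_b(p_g\to\widehat K_a(p_g\wedge\widehat K_bd_{1-h})))$.
- $S_6$: $(\widehat K_b\zeta\to\widehat K_bd_0\wedge K_b\neg p_0)\wedge(\widehat K_bd_0\wedge\neg\widehat K_b\zeta\to\widehat K_bp_0)$.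
- $S_7$: $K_b(D\to\widehat K_a\kappa)$.

**(C2)** $K_a(c\to\widehat K_b\nu)\wedge\bigwedge_tK_a(c_t\to K_b(c\to c_t))$.

**(C3)** For $\sigma\in\{\mu,m_1\}$: $\Box\big(K_a(D\to\widehat K_b\sigma)\to(E_\sigma\wedge E'_\sigma)\big)$, where
$$E_\sigma=K_a\Big(D\to K_b\big(\delta^\sigma\to\bigwedge_{i\ne b}K_i(\delta^\sigma\to(\widehat K_bD\to\widehat K_b\sigma))\big)\Big),$$
$$E'_\sigma=K_a\Big(c\to\bigwedge_eK_b\big(\ell_e\to K_a(\lambda\to(\widehat K_bD\to\widehat K_b\sigma))\big)\Big).$$

**(C4)** $\Box\big(K_a(c\to\widehat K_b\nu)\to K_a(D\to K_b(\lambda\to K_a(\ell_2\to K_b(c\to\widehat K_b\nu))))\big)$.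

**(C5)** $K_a(D\to\Box(\widehat K_a\kappa\to K_b(D\to\widehat K_a\kappa)))$.

**(C6)** For $\sigma\in\{\mu,m_1\}$: $K_a\Big(D\to\Box\big(\widehat K_b\sigma\to K_b(\delta^\sigma\to\bigwedge_{j\in J}K_j(\delta^\sigma\to\widehat K_b\sigma))\wedge K_b((mk\wedge\neg\sigma)\to K_a(\delta^\sigma\to\widehat K_b\sigma))\big)\Big)$.

**(C7)** $K_a(D\to\Box\neg(Up(\widehat K_b\mu)\wedge Up(K_b\neg\mu)))$.

**(C8)** For $g,h\in\{0,1\}$: $[\delta_g]\Box\neg\big(\widehat K_a(d_h\wedge\eta_{gh}\wedge\widehat K_b\mu)\wedge\widehat K_a(d_h\wedge\eta_{gh}\wedge K_b\neg\mu)\big)$, where $\eta_{00}=\widehat K_bp_0$ and $\eta_{gh}=\top$ otherwise.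

**(C9)** $K_a\big(D\to(\widehat K_b\zeta\vee Up(\widehat K_b\zeta)\vee\langle\delta\rangle\Diamond(\widehat K_b\mu\wedge Up(Up(K_b\neg\mu))))\big)$.

**(C10)** $Int:=\widehat K_ac\wedge K_a\big(D\to\widehat K_b\mu\wedge\widehat K_b\lambda\wedge Dn(\top)\wedge(\widehat K_b\zeta\vee Up(\top))\big)\wedge K_a\big(c\to\Pi_1(\top)\wedge\Pi_2(\top)\wedge N_+\wedge(N_-\vee(\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta)))\big)$.

**(C11)** $\Box\big(Int\wedge\widehat K_a(D\wedge\widehat K_bm_1)\wedge\widehat K_a(D\wedge\widehat K_bm_2)\to\widehat K_a(c\wedge\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2))\big)$.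

**(C12)** $\Box\big(Int\wedge\widehat K_a(D\wedge\widehat K_bm_1)\to\widehat K_a(D\wedge\widehat K_b(\lambda\wedge\widehat K_a(\ell_2\wedge\widehat K_b(c_F\wedge\Pi_1(\widehat K_bm_1)))))\big)$.

**(C13)** Let $Sing=[\delta]\bigwedge_{\sigma\in\{m_1,m_2\}}\Box\neg\big(\widehat K_a(D\wedge\widehat K_b\sigma\wedge\widehat K_b\mu)\wedge\widehat K_a(D\wedge\widehat K_b\sigma\wedge K_b\neg\mu)\big)$ and
$$X(t,t';\alpha,\beta)=\Diamond\big(Int\wedge Sing\wedge\widehat K_a(c_t\wedge\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2))\wedge\widehat K_a(c_{t'}\wedge\Pi_1(\alpha)\wedge\Pi_2(\beta))\big).$$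
The conjuncts are $\neg X(t,t';\widehat K_bm_1,\widehat K_bm_2)$ for $t\ne t'$; $\neg X(t,t';Up(\widehat K_bm_1),\widehat K_bm_2)$ for $(t,t')\notin Hor$; and $\neg X(t,t';\widehat K_bm_1,Up(\widehat K_bm_2))$ for $(t,t')\notin Ver$.

**(C14)** $K_a(c\wedge\Pi_1(\widehat K_b\zeta)\to c_B)\wedge K_a(c\wedge\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta)\to c_O)$.

Some orientation. The operator $K_a$, evaluated at $r$, only reaches $C=[r]_a$. (C1) and (C2) describe $C$ and one step beyond. (C3) and (C4) carry definable information out of $C$ and, by contraposition, back into it. There are two markers in (C3) and (C6) for this reason: announcing $\mu\to\theta$ deletes $\mu$-worlds, so for links between $\mu$-worlds we use $m_1$ as marker. (C5) is a marker argument for $a$-classes with marker $\kappa$. (C7)–(C9) are the ladder conditions of Section 6. $Int$ says that the structure is intact, and $Sing$ that $m_1$, and likewise $m_2$, survives on one rank only. In (C11)–(C13), $m_1$ and $m_2$ choose a first and a second coordinate.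

## 9. A positive instance makes $\Phi$ satisfiable

Let $\tau$ be a solution. Each $B_n$ contains exactly one $D$-world and each $B_{ij}$ exactly one $c$-world, and these lie in $C$. For $n\ge1$, $B_n$ contains exactly one $p_g$-world for each $g$; $B_0$ contains one $p_1$-world and no $p_0$-world. The $a$-partner of a $p$-world has the same type and lies in $B_{n-1}$ (for $p^{up}_n$) or $B_{n+1}$ (for $p^{dn}_n$).

**Lemma 6.** In any submodel of $M_\tau$, if $Up(\theta)$ holds at a surviving world of $B_n$, then $n\ge1$, the worlds $p^{up}_n,p^{dn}_{n-1},\bar d_{n-1}$ survive, and $\theta$ holds on $B_{n-1}$. If all $D$-cores and all $p$-worlds survive, then conversely $Up(\theta)$ holds on $B_n$ whenever $n\ge1$ and $\theta$ holds on $B_{n-1}$.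

*Proof.* The $h$ of the true disjunct is $n\bmod2$. The only possible $p_h$-world of $B_n$ is $p^{up}_n$ ($n\ge1$), and its only $a$-neighbor whose $b$-class can contain a $d_{1-h}$-world is $p^{dn}_{n-1}$. The converse is immediate. $\square$

**Lemma 7.** If $\chi$ is true at $r$ and $M_\tau|\chi,r\vDash Int$, then all worlds of types $D,c,p_0,p_1,\lambda,\ell_1,\ell_2,\zeta,\mu$ in the $B_n,B_{ij}$ survive.

*Proof.* $\bar d_0=r$ survives. If $\bar d_n$ survives, $Dn(\top)$ holds there. Its disjunct is $h=n\bmod2$, the only $p_{1-h}$-world of $B_n$ is $p^{dn}_n$, and its only $a$-neighbor outside $B_n$ is $p^{up}_{n+1}$. So $p^{dn}_n,p^{up}_{n+1},\bar d_{n+1}$ survive. By induction all $\bar d_n$ and all $p$-worlds survive, and with them the $\lambda_n$ and the $\mu$-worlds. By Lemma 6, $Up(\top)$ fails on $B_0$, so the $\zeta$-world survives. By $\widehat K_ac$ some $\bar c_{e(k)}$ survives. $N_+$ leads through $s^+_{e(k)}\sim_as^-_{e(k+1)}$ to $\bar c_{e(k+1)}$. If $k\ge1$, then $e(k)\ne(0,0)$, so $\Pi_1(\widehat K_b\zeta)\wedge\Pi_2(\widehat K_b\zeta)$ fails at $\bar c_{e(k)}$, and $N_-$ gives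 $\bar c_{e(k-1)}$. Hence all $\bar c_{ij}$ survive, and by $\Pi_1(\top),\Pi_2(\top)$ all $\ell^1_{ij},\ell^2_{ij}$. $\square$

**Lemma 8.** $M_\tau,r\vDash\Phi$.

*Proof.* **(C0)** $r$ has type $d_0$ and $B_0$ contains the $\zeta$-world.

**(C1)** At $\bar d_n$, $S_1$ and $S_2$ are clear. $S_3,S_4$: the $\delta$-worlds $a$-related to a $D$-core are the $D$-cores, the partner of a $p_g$-world is a $p_g$-world in some $B_m$, mark worlds are $a$-singletons, and $\sim_j$ is the identity. $S_5$: the partner of a $p_g$-world of $B_n$ lies in $B_{n\pm1}$, which has opposite parity. $S_6$: the $\zeta$-world is in $B_0$, which has a $d_0$-world and no $p_0$-world; for even $n\ge2$, $p^{up}_n$ is a $p_0$-world. $S_7$: $\kappa_0\in C$.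

**(C2)** Each $B_{ij}$ has a $\nu$-world and only one $c$-world.

**(C3), (C4)** After an announcement true at $r$, suppose every surviving $D$-core has a surviving $\sigma$-world in its $b$-class. If $z$ survives and $\widehat K_bD$ holds at $z$, then the $D$-core of $[z]_b$ survives and lies in $C$, so $\widehat K_b\sigma$ holds at $z$. This gives $E_\sigma$ and $E'_\sigma$. (C4) is the same argument with $c$ and $\nu$: every $c$-world lies in $C$.

**(C5)** The only $D$-world in the $b$-class of $\bar d_n$ is $\bar d_n$ itself.

**(C6)** $\sim_j$ is the identity and mark worlds have singleton $a$-classes, so only worlds of the same $b$-class are reached.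

**(C7)** By Lemma 6 both $Up$'s at $\bar d_n$ would speak about $B_{n-1}$, where $\widehat K_b\mu$ and $K_b\neg\mu$ are contradictory.

**(C8)** In $M_\tau|\delta_g$ let $Z$ relate worlds of the same type in $B_n$ and $B_{n'}$ whenever $n\equiv n'\pmod 2$ and, if $g=0$, $n=0\Leftrightarrow n'=0$. We show that $Z$ is a bisimulation. Types, hence variables, agree. For $b$: $B_n\cap(M_\tau|\delta_g)$ consists of one core of type $d_{n\bmod2}$, one world of each mark type, and one $p_g$-world except when $n=g=0$. So for related $n,n'$ there is a type-preserving bijection contained in $Z$. For $a$ and cores: all $D$-cores are mutually $a$-related, nothing else in $M_\tau|\delta_g$ is $a$-related to them, and each core is $Z$-related to itself, so a step to a core is answered by the same core. For $a$ and $p_g$-worlds: the partner of the $p_g$-world of $B_n$ lies in $B_{n-1}$ if $n\equiv g$ and in $B_{n+1}$ if $n\not\equiv g\pmod2$. So partners of $Z$-related $p_g$-worlds lie in classes of equal parity. For $g=0$ neither partner lies in $B_0$, which has no $p_0$-world. Marks are $a$-singletons, and $\sim_j$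 is the identity.

Now let $\chi'$, true at $r$, be announced in $M_\tau|\delta_g$, and let $\bar d_n,\bar d_{n'}$ survive, have type $d_h$ and satisfy $\eta_{gh}$ afterwards. They are $Z$-related: $n\equiv n'$; for $g=h=0$, $\eta_{00}$ gives $n,n'\ne0$; for $g=0,h=1$ both are odd. So they agree in $M_\tau|\delta_g$ on $\widehat K_b(\mu\wedge\chi')$, that is, on $\widehat K_b\mu$ after the announcement.

**(C9)** Put $R'_0=\widehat K_bd_0\wedge K_b\neg p_0$ and $R'_{k+1}=Up(R'_k)$. (After announcing $\delta$ the $\zeta$-world is gone, so we define $B_0$ differently.) In any submodel of $M_\tau|\delta$ containing all $D$-cores and all $p_0$-, $p_1$-worlds, $R'_k$ holds exactly on $B_k$, by induction with Lemma 6. For $n\ge2$, announce $\mu\to\neg R'_{n-2}$ in $M_\tau|\delta$. It is true at $\bar d_n$, keeps $\mu$ in $B_n$ and removes it from $B_{n-2}$, so the third disjunct holds at $\bar d_n$. For $n=0$ and $n=1$ the first and the second disjunct hold.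

**(C10)** At $\bar d_n$: $\mu$ and $\lambda_n$ are present. $Dn(\top)$ holds via $p^{dn}_n\sim_ap^{up}_{n+1}$, both of type $p_{1-h}$ with $h=n\bmod2$. There is the $\zeta$-world if $n=0$, and $Up(\top)$ holds if $n\ge1$. At $\bar c_{ij}$: $\Pi_1(\top)$ via $\ell^1_{ij}\sim_a\lambda_i$ and $\Pi_2(\top)$ via $\ell^2_{ij}\sim_a\lambda_j$. At $\bar c_{e(k)}$: $N_+$ via $s^+_{e(k)}\sim_as^-_{e(k+1)}$; if $k\ge1$, $N_-$ via $s^-_{e(k)}\sim_as^+_{e(k-1)}$; if $k=0$, both $\Pi_e(\widehat K_b\zeta)$ hold.

**(C11)** If $Int$ holds, $B_i$ keeps $m_1$ and $B_j$ keeps $m_2$, then by Lemma 7 $\bar c_{ij}$ is a witness.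

**(C12)** If $Int$ holds and $B_i$ keeps $m_1$, choose $j$ with $\tau(i,j)\in F$. Then $\bar d_j$ is a witness via $\lambda_j\sim_a\ell^2_{ij}\sim_b\bar c_{ij}$.

**(C13)** Suppose $\chi$ witnesses $X(t,t';\alpha,\beta)$ in one of the listed cases. By Lemma 7, $R'_k$ defines $B_k$ in $(M_\tau|\chi)|\delta$, and all $\mu$-worlds are there. If $B_i\ne B_{i'}$ both kept $m_1$, announcing $\mu\to R'_i$ there (true at $r$) would refute $Sing$. So $m_1$ survives in at most one $B_i$, and likewise $m_2$ in at most one $B_j$. By the third conjunct inside $X$ they survive in exactly one each, and the witness of that conjunct is $\bar c_{ij}$, so $t=\tau(i,j)$. By Lemma 6, $Up(\widehat K_bm_1)$ holds exactly on $B_{i+1}$ and $Up(\widehat K_bm_2)$ exactly on $B_{j+1}$. So $t'$ is $\tau(i,j)$, $\tau(i+1,j)$, $\tau(i,j+1)$ in the three cases. This contradicts $t\ne t'$, $(t,t')\notin Hor$, $(t,t')\notin Ver$ respectively.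

**(C14)** $\Pi_1(\widehat K_b\zeta)$ holds at $\bar c_{ij}$ iff $i=0$, and $\Pi_2(\widehat K_b\zeta)$ iff $j=0$. Now use $\tau(0,j)\in B$ and $\tau(0,0)\in O$. $\square$

## 10. A model of $\Phi$ yields a tiling

Let $M,r\vDash\Phi$ be arbitrary and $C=[r]_a$. By (C0), $r$ is a $D$-world. Let $\mathcal D_C$ be the set of $b$-classes containing a $D$-world of $C$. A $b$-closed formula is valid on a set of $b$-classes if it is true at each of them.

### 10.1. Carrying definable facts out of $C$

**Definition (neighbors, $\mathcal S$).** $W$ is a neighbor of $V$ if there are $\delta$-worlds $y\in V$, $z\in W$ and $i\ne b$ with $y\sim_iz$. Let $\mathcal S$ be the least set of $b$-classes that contains $\mathcal D_C$; contains all $[z]_b$ with $z$ a $\lambda$-world, $M,z\vDash\widehat K_bD$, and $z\sim_ay$ for an $\ell_e$-world $y\in[v]_b$, $v\in C$ a $c$-world; and is closed under neighbors.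

In $M_\tau$, $\mathcal S=\mathcal D_C=\{B_n:n\in\mathbb N\}$. In general $\mathcal S$ may leave $C$, and the next lemma is our only access to it.

**Lemma 9 (closure).** Every $b$-closed PAL formula valid on $\mathcal D_C$ is valid on $\mathcal S$.

*Proof.* **Step 1: one neighbor step.** Let $\theta$ be valid on $\mathcal D_C$. Let $x\in C$ be a $D$-world, and let $y\in[x]_b$, $z\sim_iy$ ($i\ne b$) be $\delta$-worlds. We show $[z]_b\vDash\theta$. Let $\sigma=m_1$ if $y$ is a $\mu$-world, and $\sigma=\mu$ otherwise. The formula $\delta$ is the disjunction of the mutually exclusive $\rho\in\{D,p_0,p_1,m_1,m_2,\mu\}$, and by $S_4$ the one satisfied by $y$ is satisfied by $z$. So both satisfy the same $\rho$, and both satisfy $\delta^\sigma$. Announce $\sigma\to\theta$. It is true at $r$, and it removes only $\sigma$-worlds. By $S_2$, the validity of $\theta$ on $\mathcal D_C$ and (1), the premise $K_a(D\to\widehat K_b\sigma)$ of (C3) holds at $r$. By $S_3$, $\widehat K_bD$ holds at $z$, also after the announcement. So $E_\sigma$, via $x,y,z$, gives $\widehat K_b\sigma$ at $z$, and $[z]_b\vDash\theta$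 by (1). Thus
$$Nb(\theta):=K_b\Big(\delta\to\bigwedge_{i\ne b}K_i(\delta\to\theta)\Big)$$
is valid on $\mathcal D_C$.

**Step 2: the second kind of generators.** With $\sigma=\mu$, the same announcement makes $E'_\mu$ true at $r$. Let $v,y,z$ be as in the definition of $\mathcal S$. None of them is a $\mu$-world, so they survive, $\widehat K_bD$ still holds at $z$, and we get $\widehat K_b\mu$ at $z$. So $[z]_b\vDash\theta$.

**Step 3: induction on the generation of $\mathcal S$, for all $\theta$ simultaneously.** Let $W$ be a neighbor of $V\in\mathcal S$, and assume that $V$ satisfies every $b$-closed PAL formula valid on $\mathcal D_C$. If $\theta$ is valid on $\mathcal D_C$, so is the $b$-closed PAL formula $Nb(\theta)$. So $V\vDash Nb(\theta)$, and $W\vDash\theta$. $\square$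

In particular $S_1$–$S_7$ and $\widehat K_bD$, which are $b$-closed and valid on $\mathcal D_C$, are valid on $\mathcal S$.

**Definition (parity, up-class).** By $S_1$ each $V\in\mathcal S$ has a parity $h$: it contains $d_h$-worlds and no $d_{1-h}$-worlds. An up-class of $V\in\mathcal S$ of parity $h$ is a class $[z]_b$ such that there are a $p_h$-world $y\in V$, with $z$ a $p_h$-world and $z\sim_ay$, and $[z]_b$ contains a $d_{1-h}$-world.

An up-class of $V$ is a neighbor of $V$, so it is in $\mathcal S$, with parity $1-h$. And $V\vDash Up(\theta)$ iff some up-class of $V$ satisfies $\theta$. On the ladder the only up-class of $B_{n+1}$ is $B_n$.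

### 10.2. Four consequences of the marker conditions

**Lemma 10.** For all PAL $\psi$ and $b$-closed PAL $\theta$:

(a) $\neg(Up(\theta)\wedge Up(\neg\theta))$ is valid on $\mathcal S$.

(b) If $V\in\mathcal S$, $y\in V$, $z\sim_iy$, both $\delta$-worlds, and either $i\in J$, or $i=a$ and $y$ is an $mk$-world, then $V$ and $[z]_b$ agree on all $b$-closed PAL formulas.

(c) $K_a\psi$ has the same truth value at all $D$-worlds in classes of $\mathcal S$.

(d) For $g,h\in\{0,1\}$, the truth value of "$M|\delta_g,V\vDash K_b\psi$" (that is, $\psi$ holds in $M|\delta_g$ on all $\delta_g$-worlds of $V$) is the same for all $V\in\mathcal S$ of parity $h$; if $g=h=0$, for all such $V$ containing a $p_0$-world.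

*Proof.* In each part we prove that certain $b$-closed PAL formulas are valid on $\mathcal D_C$ and apply Lemma 9. Let $x\in C$ be a $D$-world and $V=[x]_b$.

(a) Suppose $Up(\theta)\wedge Up(\neg\theta)$ holds at $V$. Announce $\mu\to\theta$. The witnessing up-classes are in $\mathcal S$, so they contain $\mu$-worlds by $S_2$. By (1), $Up(\widehat K_b\mu)\wedge Up(K_b\neg\mu)$ holds at $x$ afterwards, contradicting (C7).

(b) We show that
$$\theta\to\Big(K_b\big(\delta\to\bigwedge_{j\in J}K_j(\delta\to\theta)\big)\wedge K_b\big(mk\to K_a(\delta\to\theta)\big)\Big)$$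
is valid on $\mathcal D_C$. Let $V\vDash\theta$, let $y\in V$ and $z$ be as described in (b), and choose $\sigma$ as in Lemma 9, so that $y,z$ satisfy $\delta^\sigma$. Announce $\sigma\to\theta$. The worlds $x,y,z$ survive, and $\widehat K_b\sigma$ holds at $x$ by $S_2$. By (C6) at $x$, $\widehat K_b\sigma$ holds at $z$, so $[z]_b\vDash\theta$. By Lemma 9 the displayed formula is valid on $\mathcal S$. Applied to $\theta$ and to $\neg\theta$, it gives agreement.

(c) Let $x'\in V$ be a $D$-world and $x\vDash K_a\psi$. Announce $\kappa\to K_a\psi$. Then $x,x'$ survive, and so do the $\kappa$-worlds in $[x]_a$, which exist by $S_7$. By (C5) at $x$, $[x']_a$ contains a surviving $\kappa$-world; it satisfied $K_a\psi$, so $x'\vDash K_a\psi$. Since $\neg K_a\psi\equiv K_a\neg K_a\psi$, the same argument with $\neg K_a\psi$ in place of $\psi$ shows that $x\vDash\neg K_a\psi$ implies $x'\vDash\neg K_a\psi$. All $D$-worlds of $C$ agree on $K_a\psi$, as they lie in one $a$-class. Hence $K_b(D\to K_a\psi)$ or $K_b(D\to\neg K_a\psi)$ is valid on $\mathcal D_C$, and so on $\mathcal S$.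

(d) First let $V,V'\in\mathcal D_C$ have parity $h$ (and contain $p_0$-worlds if $g=h=0$), and suppose $M|\delta_g,V\vDash K_b\psi$ but not $M|\delta_g,V'\vDash K_b\psi$. Announce $\mu\to K_b\psi$ in $M|\delta_g$; this is true at $r$. Both classes contain $\mu$-worlds by $S_2$. Those of $V$ survive and those of $V'$ do not. The $D$-worlds of $V$ and $V'$ in $C$ have type $d_h$, and $\eta_{gh}$ holds there after the announcement, as no $p_0$-world is removed from $M|\delta_0$. This contradicts (C8). So all such classes in $\mathcal D_C$ agree. Put $\Psi=K_b(\delta_g\to[\delta_g]K_b\psi)$. For $V\in\mathcal S$ the set $V\cap M|\delta_g$ contains $D$-worlds, and $V\vDash\Psi$ iff $M|\delta_g,V\vDash K_b\psi$. Let $\gamma=\widehat K_bd_h$, or $\gamma=\widehat K_bd_0\wedge\widehat K_bp_0$ if $g=h=0$. Then $\gamma\to\Psi$ or $\gamma\to\neg\Psi$ is valid on $\mathcal D_C$, hence on $\mathcal S$. $\square$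

### 10.3. Ranks

Recall $R_0=\widehat K_b\zeta$, $R_{n+1}=Up(R_n)$.

**Lemma 11.** Each $V\in\mathcal S$ satisfies at most one $R_n$; if $V\vDash R_n$, its parity is $n\bmod2$.

*Proof.* If $V\vDash R_0$, then by $S_6$ it has parity $0$ and no $p_0$-world, so no up-class; hence no $R_{n+1}$ holds. Let $V\vDash R_{n+1}\wedge R_{k+1}$ with $n\ne k$. Some up-class $W$ satisfies $R_n$. By Lemma 10(a) for $R_k$, all up-classes satisfy $R_k$. So $W\in\mathcal S$ satisfies $R_n\wedge R_k$; repeating this, we reach the first case. The parity claim is $S_6$ for $n=0$; an up-class has the opposite parity. $\square$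

**Definition (rank).** For $V\in\mathcal S$ let $cl(V)=n$ if $V\vDash R_n$; otherwise $cl(V)=\infty_h$ with $h$ the parity of $V$. The parity of a value is $h(n)=n\bmod2$, $h(\infty_h)=h$. Put $\infty_h\pm1=\infty_{1-h}$.

The parity of $V$ is $h(cl(V))$, and $k\mapsto k+1$ is injective on $\mathbb N\cup\{\infty_0,\infty_1\}$. In $\mathcal L^+$ of Section 6, with parity and $R_n$ read on all its $b$-classes, the same recipe gives $cl(B_n)=n$ and $cl(B^*_z)=\infty_{z\bmod2}$.

**Lemma 12 (links).** Let $V,W\in\mathcal S$.

(i) Let $y\in V$, $z\in W$ be $p_g$-worlds with $y\sim_az$. If $V$ has parity $g$ and $W$ has parity $1-g$, then $cl(V)=cl(W)+1$. If the parities are equal, $cl(V)=cl(W)$.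

(ii) Links as in Lemma 10(b) preserve $cl$.

*Proof.* (ii) The two classes agree on all $R_n$ and on $\widehat K_bd_h$.

(i) In the first case $W$ is an up-class of $V$. If $W\vDash R_n$, then $V\vDash R_{n+1}$. If $V\vDash R_n$, then $n\ne0$: otherwise $g=0$ and $V$ has no $p_0$-world by $S_6$, but $y$ is one. So $V\vDash Up(R_{n-1})$, and $W\vDash R_{n-1}$ by Lemma 10(a). If neither satisfies any $R_n$, then $cl(V)=\infty_g=\infty_{1-g}+1=cl(W)+1$. Now let both parities be $h$. $S_5$ at $V$ gives a $p_g$-world $z'\sim_ay$ in a class $W'$ of parity $1-h$; $W'\in\mathcal S$ as a neighbor of $V$, and $z'\sim_az$. If $h=g$, the first case gives $cl(V)=cl(W')+1=cl(W)$. If $h=1-g$, it gives $cl(V)+1=cl(W')=cl(W)+1$, so $cl(V)=cl(W)$ by injectivity. $\square$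

### 10.4. The rank determines the theory

This is the gluing step announced in Section 6. We need it for $M|\delta$, and also for the variant where $m_1$ and $m_2$ have been kept on one rank only.

**Lemma 13.** Let $(\alpha_1,\alpha_2)$ be $(\top,\top)$ or $(R_i,R_j)$, let $\varepsilon=\delta\wedge(m_1\to\alpha_1)\wedge(m_2\to\alpha_2)$ and $N=M|\varepsilon$. For every PAL formula $\theta$, whether $N,V\vDash K_b\theta$ (that is, $\theta$ holds in $N$ on $V\cap N$) depends, for $V\in\mathcal S$, only on $cl(V)$.

*Proof.* By Plaza's reduction we may take $\theta$ epistemic, and we induct on modal depth. For $\psi$ of smaller depth let $f_\psi(k)\in\{\top,\bot\}$ be the value of $K_b\psi$ in $N$ on classes $V\in\mathcal S$ with $cl(V)=k$. If there are none, put $f_\psi(k)=\top$; this value is then never used to evaluate anything. An outermost modal subformula of a given kind is one not in the scope of another of that kind. Each world of $V\cap N$ satisfies exactly one $\rho\in\{D,p_0,p_1,m_1,m_2,\mu\}$. So it suffices to show for each $\rho$ that the statement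
$$\text{"all }\rho\text{-worlds of }V\cap N\text{ satisfy }\theta\text{ in }N\text{"}\tag{2}$$
depends only on $k=cl(V)$. In each case we replace parts of $\theta$ by constants depending only on $k$, so that the resulting $\theta^*$ can be evaluated in $M|\delta_0$ or $M|\delta_1$. There Lemma 10(d) applies.

**Step 1: $\rho=p_g$.** If $k=0$ and $g=0$, there are no such worlds, by $S_6$. Otherwise let $k'=k-1$ if $h(k)=g$ (then $k\ne0$, since $k=0$ would give $g=h(0)=0$), and $k'=k+1$ if $h(k)=1-g$. Let $y\in V$ be a $p_g$-world and $Q$ its closure under all $\sim_i$, $i\ne b$, within $N$. All worlds of $N$ are $\delta$-worlds. By $S_4$, valid on $\mathcal S$, and closure of $\mathcal S$ under neighbors, $Q$ consists of $p_g$-worlds in classes of $\mathcal S$. All $p_g$-worlds belong to both $N$ and $M|\delta_g$, and the same argument works in $M|\delta_g$. So $Q$ is also the closure of $y$ within $M|\delta_g$.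

We claim that a world of $Q$ lies in a class with $cl=k$ if the parity of that class is $h(k)$, and with $cl=k'$ if it is $1-h(k)$. We use induction along paths from $y$. Steps in $J$ preserve $cl$ by Lemma 12(ii), and $a$-steps between equal parities do so by Lemma 12(i). For an $a$-step between opposite parities, Lemma 12(i) says that the class of parity $g$ has rank one more than the class of parity $1-g$. If $h(k)=g$, ranks $k$ (parity $g$) and $k'=k-1$ (parity $1-g$) determine each other in this way, by injectivity. If $h(k)=1-g$, ranks $k$ (parity $1-g$) and $k'=k+1$ (parity $g$) do.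

Let $\theta^*$ result from $\theta$ by replacing each outermost $K_b\psi$ by
$$(\widehat K_bd_{h(k)}\wedge f_\psi(k))\vee(\widehat K_bd_{1-h(k)}\wedge f_\psi(k')).$$
$N$ contains all $D$-worlds, so by the claim each such $K_b\psi$ agrees with its replacement in $N$ at every world of $Q$. As $Q$ is closed under the remaining modalities, $\theta$ and $\theta^*$ agree on $Q$ in $N$. Also $\theta^*$ has the same values on $Q$ in $N$ and in $M|\delta_g$: $Q$ is closed in both, and both contain all $D$-worlds. Since $\theta^*$ depends only on $\theta,g,k$ and not on $y$, (2) is equivalent to $M|\delta_g,V\vDash K_b(p_g\to\theta^*)$. By Lemma 10(d) this depends only on $k$. (If $g=h(k)=0$, then $k\ne0$, and $V$ contains a $p_0$-world by $S_6$.)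

**Step 2: $\rho\in\{m_1,m_2,\mu\}$.** If $\rho=m_1$, $\alpha_1=R_i$ and $k\ne i$, there are no $\rho$-worlds in $V\cap N$; similarly if $\rho=m_2$, $\alpha_2=R_j$ and $k\ne j$. Otherwise all $\rho$-worlds of classes of $\mathcal S$ with $cl=k$ are in $N$. Let $y\in V$ be a $\rho$-world. Its closure under $\sim_i$ ($i\ne b$) within $M|\delta$ consists of $\rho$-worlds ($S_4$) in classes of $\mathcal S$ with $cl=k$ (Lemma 12(ii)). So it lies in $N$ and in $M|\delta_1$, and it is also the closure within each of these submodels of $M|\delta$. Replace each outermost $K_b\psi$ by $f_\psi(k)$ to get $\theta^*$. Then (2) is equivalent to $M|\delta_1,V\vDash K_b(\rho\to\theta^*)$, which depends only on $k$ by Lemma 10(d).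

**Step 3: $\rho=D$.** For a $D$-world $y$ in a class of $\mathcal S$, $N,y\vDash K_a\psi$ iff $M,y\vDash K_a[\varepsilon]\psi$. By Lemma 10(c) this is the same for all such $y$. Let $\theta^*$ result from $\theta$ by replacing the outermost subformulas among those of the forms $K_a\psi$, $K_b\psi$ by that constant, respectively by $f_\psi(k)$. Only modalities $K_j$, $j\in J$, remain. The closure of a $D$-world $y\in V$ under $\sim_j$, $j\in J$, is the same in $N$ and in $M|\delta_1$. It consists of $D$-worlds ($S_4$) in classes with $cl=k$ (Lemma 12(ii)). So (2) is equivalent to $M|\delta_1,V\vDash K_b(D\to\theta^*)$, which depends only on $k$ by Lemma 10(d). $\square$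

### 10.5. All ranks over $C$ are finite, and all finite ranks occur

**Lemma 14.** (a) Every $V\in\mathcal D_C$ has finite $cl$. (b) Every $n\in\mathbb N$ is $cl(V)$ for some $V\in\mathcal D_C$.

*Proof.* (a) Let $x\in C$ be a $D$-world, $V=[x]_b$, and suppose $cl(V)=\infty_h$. Then $R_0$ and $R_1=Up(\widehat K_b\zeta)$ fail at $V$. By (C9) there is a PAL $\chi$ true at $x$ in $N=M|\delta$ with $N|\chi,x\vDash\widehat K_b\mu\wedge Up(Up(K_b\neg\mu))$. So $N,V\vDash\widehat K_b(\mu\wedge\chi)$. The worlds witnessing the two $Up$'s show that some $W\in\mathcal S$, reached by two up-steps from $V$ in $M$, has $N,W\nvDash\widehat K_b(\mu\wedge\chi)$. By Lemma 12, $cl(V)=cl(W)+2$, so $cl(W)=\infty_h=cl(V)$. This contradicts Lemma 13 with $(\alpha_1,\alpha_2)=(\top,\top)$.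

(b) For $n=0$ take $[r]_b$, by (C0). Let $V\in\mathcal D_C$ have $cl(V)=n$ and parity $h$. By (C10), $Dn(\top)$ holds on $V$ and gives a $p_{1-h}$-link from $V$ to a neighbor $W\in\mathcal S$ of parity $1-h$. By Lemma 12(i) with $g=1-h$, $cl(W)=n+1$. So $\neg R_{n+1}$ is not valid on $\mathcal S$, hence by Lemma 9 not on $\mathcal D_C$. Thus some class in $\mathcal D_C$ has rank $n+1$. $\square$

Part (a) speaks about $\mathcal D_C$ only. "Some $R_n$ holds" is an infinite disjunction, not a PAL formula, so Lemma 9 does not carry it to $\mathcal S$. This is why (C12) reaches the $F$-cell from a $D$-world of $C$.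

### 10.6. Reading off the tiling

**Lemma 15.** If $\Phi$ is satisfiable, then the instance is positive.

*Proof.* For $i,j\in\mathbb N$, $t\in\mathcal T$ let
$$P^t_{ij}=c_t\wedge\Pi_1(R_i)\wedge\Pi_2(R_j),\qquad\chi_{ij}=(m_1\to R_i)\wedge(m_2\to R_j).$$

**Step 1: $Int$ survives.** Announcing $\chi_{ij}$, or $m_1\to R_i$ (both true at $r$), removes only $m_1$-/$m_2$-worlds. Every modality in $Int$ has the form $\widehat K(\sigma\wedge\cdots)$, $\widehat K\sigma$ or $K(\sigma\to\cdots)$ with $\sigma$ a disjunction of types other than $m_1,m_2$. So the subformulas of $Int$ keep their values at the worlds not of type $m_1,m_2$, and $Int$ remains true at $r$. By Lemma 14(b) and $S_2$, afterwards $\widehat K_a(D\wedge\widehat K_bm_1)$ and (for $\chi_{ij}$) $\widehat K_a(D\wedge\widehat K_bm_2)$ hold at $r$.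

**Step 2: every cell exists.** By (C11) applied to $\chi_{ij}$ there is a $c$-world $v\in C$ with $\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2)$ in $M|\chi_{ij}$. Surviving $m_1$-worlds satisfied $R_i$ in $M$, and surviving $m_2$-worlds satisfied $R_j$. So $v\vDash P^t_{ij}$ in $M$ for some $t$.

**Step 3: uniqueness and matching.** Let $v,v'\in C$ with $v\vDash P^t_{ij}$ and $v'\vDash P^{t'}_{i'j'}$, where $(i',j')\in\{(i,j),(i+1,j),(i,j+1)\}$. Announce $\chi_{ij}$. We check the four conjuncts inside $X$.

$Int$ holds by Step 1. The classes witnessing $\Pi_1,\Pi_2$ at $v,v'$ are in $\mathcal S$ (second kind of generators), and so are their up-classes. So they contain $m_1$- and $m_2$-worlds by $S_2$, which survive where $R_i$, respectively $R_j$, holds. Hence in $M|\chi_{ij}$ we have $v\vDash c_t\wedge\Pi_1(\widehat K_bm_1)\wedge\Pi_2(\widehat K_bm_2)$. Moreover $v'\vDash c_{t'}\wedge\Pi_1(\alpha)\wedge\Pi_2(\beta)$ with $(\alpha,\beta)$ as in the respective case of (C13), because $R_{i+1}=Up(R_i)$ and $R_{j+1}=Up(R_j)$.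

It remains to see that $Sing$ holds at $r$ in $M|\chi_{ij}$. We have $(M|\chi_{ij})|\delta=N$ of Lemma 13 with $(\alpha_1,\alpha_2)=(R_i,R_j)$. Suppose that after announcing some PAL $\chi'$ in $N$ there are surviving $D$-worlds $x,x'\in C$ with $\widehat K_bm_1\wedge\widehat K_b\mu$ at $x$ and $\widehat K_bm_1\wedge K_b\neg\mu$ at $x'$. Then $[x]_b,[x']_b\in\mathcal D_C$ contain $m_1$-worlds of $N$, so both have $cl=i$. But they disagree in $N$ on $\widehat K_b(\mu\wedge\chi')$, contradicting Lemma 13. For $m_2$ argue in the same way with $j$.

So $X(t,t';\alpha,\beta)$ holds at $r$. By (C13): $t=t'$ if $(i',j')=(i,j)$; $(t,t')\in Hor$ if $(i',j')=(i+1,j)$; $(t,t')\in Ver$ if $(i',j')=(i,j+1)$. Hence $\tau(i,j):=$ the unique $t$ such that $P^t_{ij}$ holds somewhere in $C$ is well defined and satisfies both matching conditions. By (C14), as $R_0=\widehat K_b\zeta$, $\tau(0,j)\in B$ and $\tau(0,0)\in O$.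

**Step 4: every column meets $F$.** Fix $i$ and announce $m_1\to R_i$. By Step 1 and (C12) there are a $D$-world $x\in C$, a $\lambda$-world $y\sim_bx$, an $\ell_2$-world $z\sim_ay$ and a $c_F$-world $w\sim_bz$ with $\Pi_1(\widehat K_bm_1)$ at $w$ after the announcement. So $M,w\vDash\Pi_1(R_i)$. By Lemma 14(a), $n:=cl([x]_b)$ is finite, and $M,w\vDash\Pi_2(R_n)$ via $z$ and $y$. The cell of $w$ has the right coordinates, but $w$ need not lie in $C$. To move it there, let
$$\theta=\widehat K_b(c_F\wedge\Pi_1(R_i)\wedge\Pi_2(R_n)),$$
which is true on $[w]_b$. Suppose $\theta$ were false at every $c$-world of $C$. In $M$, announce $\nu\to\neg\theta$, which is true at $r$. By (C2) and (1) the premise $K_a(c\to\widehat K_b\nu)$ of (C4) holds at $r$. So (C4), via $x,y,z,w$, which survive, gives $\widehat K_b\nu$ at $w$. But all $\nu$-worlds of $[w]_b$ were removed, a contradiction. So some $c$-world $v\in C$ satisfies $\theta$. Let $u\in[v]_b$ be a witnessing $c_F$-world. If $v$ is a $c_t$-world, then by (C2) $u$ is a $c_t$-world, so $t\in F$. As $\Pi_1(R_i)$ and $\Pi_2(R_n)$ are $b$-closed, $v\vDash P^t_{in}$.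 Hence $\tau(i,n)=t\in F$. $\square$

**Proof of Theorem 2.** $\Phi$ is computable from the instance. By Lemmas 8 and 15 it is satisfiable iff the instance is positive. By Lemma 5 satisfiability is $\Sigma^1_1$-hard. With Section 4 this also proves Corollary 3. $\square$

## 11. The matching upper bound

To complete Theorem 4 we show that for finite $A$ satisfiability is $\Sigma^1_1$. For a finite sequence $s=(\chi_1,\dots,\chi_k)$ of $\mathsf{APAL}$-formulas let $M|s=M|\chi_1|\cdots|\chi_k$.

**Lemma 16.** Every satisfiable formula is satisfied in a countable model.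

*Proof.* Let $M,w_0\vDash\varphi$. There are countably many triples $(s,\psi,i)$. Hence, adding witnesses in $\omega$ rounds, we find a countable $W_0\ni w_0$ such that whenever $w\in W_0\cap M|s$ and $M|s,w\nvDash K_i\psi$, there is $v\in W_0\cap M|s$ with $v\sim_iw$ and $M|s,v\nvDash\psi$. Let $M_0$ be the restriction of $M$ to $W_0$. We claim for all $s,\psi$: $\mathrm{dom}(M_0|s)=W_0\cap\mathrm{dom}(M|s)$, and for $w$ in this set, $M_0|s,w\vDash\psi$ iff $M|s,w\vDash\psi$. We induct lexicographically on (number of $\Box$'s in $s,\psi$ together; total length of $s$ and $\psi$).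

The domain claim follows from the truth claim for the pairs $((\chi_1,\dots,\chi_l),\chi_{l+1})$ with $l<k$, which have no more $\Box$'s and smaller total length. Variables and Booleans are clear, and $K_i$ follows from the choice of $W_0$. The case $[\chi]\psi$ uses $(s,\chi)$ and $(s\chi,\psi)$, which have no more $\Box$'s and smaller total length. The case $\Box\psi$ uses $(s,\chi)$ and $(s\chi,\psi)$ for PAL $\chi$, which have fewer $\Box$'s. $\square$

**The $\Sigma^1_1$ definition.** A formula $\varphi$ is satisfiable iff there exist $W\subseteq\mathbb N$, equivalence relations $\sim_i$ on $W$ ($i\in A$), a valuation, and a set $T$ of triples $(s,w,\psi)$ such that the following holds. Write $w\in\mathrm{dom}(s)$ for: $w\in W$ and $((\chi_1,\dots,\chi_l),w,\chi_{l+1})\in T$ for all $l<k$. For all $s,\psi$ and $w\in\mathrm{dom}(s)$, $T$ satisfies the semantic clauses: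

- $(s,w,p)\in T$ iff $p$ is true at $w$; $(s,w,\neg\psi)\in T$ iff $(s,w,\psi)\notin T$; $(s,w,\psi\wedge\psi')\in T$ iff $(s,w,\psi)\in T$ and $(s,w,\psi')\in T$;
- $(s,w,K_i\psi)\in T$ iff $(s,v,\psi)\in T$ for all $v\in\mathrm{dom}(s)$ with $v\sim_iw$;
- $(s,w,[\chi]\psi)\in T$ iff $(s,w,\chi)\in T$ implies $(s\chi,w,\psi)\in T$;
- $(s,w,\Box\psi)\in T$ iff for all PAL $\chi$, $(s,w,\chi)\in T$ implies $(s\chi,w,\psi)\in T$;

and $((),w,\varphi)\in T$ for some $w\in W$. By the same induction as in Lemma 16, such a $T$ is the truth relation of the model: $w\in\mathrm{dom}(s)$ iff $w\in M|s$, and then $(s,w,\psi)\in T$ iff $M|s,w\vDash\psi$. Conversely, the truth relation of a countable model satisfies the clauses, and by Lemma 16 countable models suffice. After coding formulas and sequences by numbers, the objects that are said to exist are finitely many sets of numbers, and the rest is arithmetical. So satisfiability is $\Sigma^1_1$ and validity is $\Pi^1_1$.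

**Proof of Theorem 4.** For $2\le|A|<\omega$, validity is $\Pi^1_1$ by the definition just given and $\Pi^1_1$-hard by Theorem 2, so it is $\Pi^1_1$-complete. Corollary 3 excludes a finitary axiomatization, and Section 4 excludes one with hyperarithmetical $\mathcal A,\mathcal R$. For $|A|=1$, Lemma 1 gives decidability and an axiomatization. $\square$
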